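# Balancing a maximum cut of a random regular graph

## 1. A bisection assembled from two unbalanced colorings

Take two disjoint sets $V_1,V_2$ of $m$ vertices each, and an integer $0\le k\le m$. Color $V_1$ so that $k$ vertices get color $1$ and $m-k$ get color $2$. Color $V_2$ the opposite way: $m-k$ vertices get color $1$ and $k$ get color $2$. Whatever the two colorings are, the result on $V_1\sqcup V_2$ has exactly $m$ vertices of each color. If $\Omega(k_1,k_2)$ denotes the set of colorings of a given vertex set with $k_1$ vertices of color $1$ and $k_2$ of color $2$, then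
$$\Omega(k,m-k)\times\Omega(m-k,k)\ \subset\ \Omega(m,m). \tag{1}$$
The left side is a product, so its two factors can be chosen independently, and each factor may be as unbalanced as we like. The right side consists of bisections only.

Here is what this product set is for. For a graph $G$ on $[n]=\{1,\dots,n\}$ with adjacency matrix $A$, and $S\subset[n]$, let $\mathrm{cut}(S)=\sum_{i\in S}\sum_{j\notin S}A_{ij}$ be the number of edges between $S$ and its complement, and put
$$\mathrm{MaxCut}(G)=\max_{S\subset[n]}\mathrm{cut}(S),\qquad \mathrm{MaxBis}(G)=\max_{|S|=n/2}\mathrm{cut}(S)\quad(n\text{ even}).$$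
Let $G_d$ be a uniformly random simple $d$-regular graph on $[n]$, with $d$ fixed and $n\to\infty$. Does requiring the two sides to be equal cost a linear number of edges? The post "Bisections of large random sparse regular graphs (problems 32 and 33)" (https://randomstrasse101.math.ethz.ch/posts/GraphBisections) conjectures that it does not: for every $d\ge3$,
$$\tfrac1n\mathbb E\,\mathrm{MaxCut}(G_d)=\tfrac1n\mathbb E\,\mathrm{MaxBis}(G_d)+o(1).$$
For large $d$, Dembo, Montanari and Sen (2017) show that both sides equal $\frac d4+P_*\sqrt{\frac d4}+o_d(\sqrt d)+o(1)$, where $P_*\approx0.76$ is the Parisi constant. The conjecture asks for agreement at each fixed $d$. We shall prove it, for every $d\ge1$.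

Suppose that $g_n(k_1,k_2)$ is the expected maximum cut of our random graph over $\Omega(k_1,k_2)$, and that we could prove
$$g_{2m}(m,m)\ \ge\ g_m(k,m-k)+g_m(m-k,k)-o(m). \tag{2}$$
Exchanging the names of the colors shows $g_m(k,m-k)=g_m(m-k,k)$, so (2) says $g_{2m}(m,m)\ge2\max_kg_m(k,m-k)-o(m)$. The left side is the bisection value on $2m$ vertices; the right side is, up to fluctuations, twice the MaxCut value on $m$ vertices. If values per vertex converge as the size grows, the conjecture follows. So everything rests on (2), and the difficulty is that a random graph on $V_1\sqcup V_2$ has very many edges between $V_1$ and $V_2$, about which the right side knows nothing.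

## 2. Statements, and some small graphs

Fix $d\ge1$ and a number of colors $r\ge2$; the conjecture is the case $r=2$. Write
$$\Delta=\Big\{\alpha\in\mathbb R_{\ge0}^r:\sum_i\alpha_i=1\Big\},\qquad K_n=\Big\{k\in\mathbb Z_{\ge0}^r:\sum_ik_i=n\Big\}.$$
For a coloring $\sigma:V\to[r]$, $\mathrm{cut}(\sigma)$ is the number of edges whose endpoints have different colors; for $r=2$ this is $\mathrm{cut}(S)$ with $S=\sigma^{-1}(1)$. The graph $G_d$ lives on $[n]$ with $nd$ even. The independence number of $G$ is $I(G)$.

**Theorem 1.** For every fixed $d\ge1$, as $n\to\infty$ along even $n$, $\frac1n\mathbb E\,\mathrm{MaxCut}(G_d)$ and $\frac1n\mathbb E\,\mathrm{MaxBis}(G_d)$ converge to the same limit. In particular they differ by $o(1)$.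

**Theorem 2.**

1. There is a concave, permutation-symmetric, Lipschitz function $f=f_{d,r}:\Delta\to[0,d/2]$ such that
$$\max_{k\in K_n}\Big|\tfrac1n\,\mathbb E\max\{\mathrm{cut}(\sigma):|\sigma^{-1}(i)|=k_i\ \forall i\}-f(k/n)\Big|\to0.$$
Moreover $\frac1n\mathbb E\max_\sigma\mathrm{cut}(\sigma)\to\max_\Delta f=f(\frac1r,\dots,\frac1r)$. So Max-$r$-Cut and balanced Max-$r$-Cut (class sizes $\lfloor n/r\rfloor$ or $\lceil n/r\rceil$) agree up to $o(n)$.
2. For every $\varepsilon>0$ there are $c>0$ and $n_0$ with $\mathbb P(\mathrm{MaxCut}(G_d)-\mathrm{MaxBis}(G_d)\ge\varepsilon n)\le e^{-cn}$ for all even $n\ge n_0$.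
3. For $r=2$ write $f(\alpha)=f(\alpha,1-\alpha)$. Then $f$ is concave, $f(\alpha)=f(1-\alpha)$, and $f$ is nondecreasing on $[0,\frac12]$. Also $f(\alpha)\le d\alpha$, with equality exactly on an interval $[0,i_d]$, and $I(G_d)/n\to i_d$ in probability and in expectation.

**Degree 1.** The graph is a perfect matching. With $k\le n/2$ vertices in $S$, take one endpoint from each of $k$ edges: the maximum of $\mathrm{cut}(S)$ is $k$. So $f(\alpha)=\min(\alpha,1-\alpha)$, $i_1=\frac12$, and $\mathrm{MaxCut}=\mathrm{MaxBis}=n/2$.

**Degree 2.** The graph is a disjoint union of cycles. An even cycle can be fully cut, with balanced colors. A cycle of odd length $\ell$ has maximum cut $\ell-1$, attained by color classes of sizes $(\ell+1)/2$ and $(\ell-1)/2$, and we may choose which color is the majority. Since $n$ is even, the number of odd cycles is even, so we let color $1$ be the majority on half of them and color $2$ on the other half. Hence $\mathrm{MaxCut}=\mathrm{MaxBis}$ for every $2$-regular graph with $n$ even.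

**Degree 3: equality can fail for a single graph.** Let the vertices of the Petersen graph be the ten $2$-subsets of $\{1,\dots,5\}$, adjacent when disjoint. Independent sets are intersecting families, that is, subfamilies of stars (all sets through one point) or triangles $\{ab,ac,bc\}$. So an independent set has at most $4$ vertices, and one of size $4$ is a full star. A full star $S$ gives $\mathrm{cut}(S)=12$, and $|S|\le4$ never gives more than $3\cdot4=12$. If $|S|=5$, then $\mathrm{cut}(S)=15-2e(S)$, where $e(S)$ is the number of edges inside $S$. Here $e(S)\ge1$. If $e(S)=1$, deleting an endpoint of the edge would leave a full star, say through $1$; but the deleted vertex, a pair $\{x,y\}\subset\{2,3,4,5\}$, is disjoint from two members of that star, which forces $e(S)=2$. So $e(S)\ge2$ and $\mathrm{cut}(S)\le11$, with equality for a full star plus one vertex. Therefore $\mathrm{MaxCut}=12$ and $\mathrm{MaxBis}=11$. From degree $3$ on, the theorem has to use randomness.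

**Repairing an optimal cut.** The first thing to try is to take an optimal $S$ and move vertices across until it is balanced. Each move changes the cut by at most $d$, so
$$\mathrm{MaxBis}(G)\ge\mathrm{MaxCut}(G)-d\,\big||S|-\tfrac n2\big|.$$
This finishes the proof if some optimal or nearly optimal $S$ has imbalance $o(n)$, and at this point the attempt stops: nothing says that such an $S$ exists, and that is essentially what we want to prove. The construction (1) avoids the issue, since it turns unbalanced colorings into bisections without repairing anything.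

Throughout, $C$ denotes constants depending only on $d$ and $r$; it may change from line to line.

## 3. Random pairings of half-edges

A uniform simple regular graph is awkward to build edge by edge. We work with the following model and return to simple graphs in Section 9.

**Definitions.** For a finite vertex set $V$ let $W=V\times[d]$ be its set of half-edges. A *pairing* $P$ is a set of disjoint $2$-subsets of $W$; it is *maximal* if at most one half-edge is unmatched. For a coloring $\sigma\in[r]^V$, let $\mathrm{cut}_P(\sigma)$ be the number of pairs $\{(u,s),(v,t)\}\in P$ with $\sigma(u)\ne\sigma(v)$. For a nonempty set $\Omega\subset[r]^V$ of allowed colorings put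
$$M_\Omega(P)=\max_{\sigma\in\Omega}\mathrm{cut}_P(\sigma).$$
A coloring $\sigma\in\Omega$ with $\mathrm{cut}_P(\sigma)=M_\Omega(P)$ is called *optimal*. Let $\mathbf P_n$ be a uniform maximal pairing of $V\times[d]$ with $|V|=n$ (usually $V=[n]$), and set
$$F_n(\Omega)=\mathbb E\,M_\Omega(\mathbf P_n),\qquad \Omega_n(k)=\{\sigma:|\sigma^{-1}(i)|=k_i\ \forall i\},\qquad g_n(k)=F_n(\Omega_n(k))\quad(k\in K_n).$$

A pairing is a multigraph in which loops and parallel edges are allowed; loops are never cut. For example, with $V=\{1,2\}$ and $d=2$ there are four half-edges and three maximal pairings: one gives two loops, two give a double edge. With all $2$-colorings allowed, $F_2=\frac13\cdot0+\frac23\cdot2=\frac43$. With $V=[3]$ and $d=1$, a maximal pairing is one pair and one unmatched half-edge. We have $0\le M_\Omega(P)\le dn/2$ always.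

**Fact 3 (adding one pair).** Add to $P$ a pair with endpoints at vertices $u,v$. Then $M_\Omega$ increases by $1$ if some optimal $\sigma\in\Omega$ has $\sigma(u)\ne\sigma(v)$; otherwise it does not change.

Indeed every cut grows by $0$ or $1$. If no optimal $\sigma$ separates $u$ from $v$, optimal colorings keep the value $M_\Omega(P)$, and non-optimal ones, having integer cut at most $M_\Omega(P)-1$, reach at most $M_\Omega(P)$.

**Fact 4 (changing class sizes).** For every pairing $P$ and $k,k'\in K_n$, $|M_{\Omega_n(k)}(P)-M_{\Omega_n(k')}(P)|\le\frac d2\|k-k'\|_1$. Hence $|g_n(k)-g_n(k')|\le\frac d2\|k-k'\|_1$.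

Indeed recoloring $\frac12\|k-k'\|_1$ suitable vertices turns a coloring in $\Omega_n(k)$ into one in $\Omega_n(k')$, and each recoloring changes the cut by at most $d$.

We recall the Azuma–Hoeffding inequality. If $X-\mathbb EX$ is a sum of martingale differences, and the $j$-th difference lies, given the past, in an interval of length at most $c_j$, then $\mathbb P(|X-\mathbb EX|\ge t)\le2\exp(-2t^2/\sum_jc_j^2)$.

**Lemma 5 (concentration).** Let $N=nd$ and let $N'\in\{N,N+1\}$ be even. Let $X=M_\Omega(\mathbf P_n)$ for some $\Omega$, or let $X$ be the number of pairs of $\mathbf P_n$ joining $V_1$ to $V_2$ for a partition $V=V_1\sqcup V_2$. Then $\mathbb P(|X-\mathbb EX|\ge t)\le2e^{-t^2/N'}$ for $t\ge0$. In particular $\mathbb E|X-\mathbb EX|\le\sqrt{\pi N'}\le2\sqrt{N+1}$.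

*Proof.* If $N$ is odd, add a dummy half-edge and match the unmatched half-edge to it; this pair contributes nothing to $X$. In all cases we have a uniform perfect matching of an ordered $N'$-set. A switching $\{a,b\},\{c,e\}\to\{a,c\},\{b,e\}$ removes two pairs, which lowers $X$ by between $0$ and $2$, and adds two pairs, which raises it by between $0$ and $2$. So a switching changes $X$ by at most $2$.

Reveal the matching in $N'/2$ steps, each time revealing the partner of the least unmatched element $w$. Fix the history and two candidate partners $v\ne v'$. In a completion containing $\{w,v\}$, the element $v'$ has a partner $z$; replace $\{w,v\},\{v',z\}$ by $\{w,v'\},\{v,z\}$. This is a switching, and it is a bijection from the completions containing $\{w,v\}$ to those containing $\{w,v'\}$ (the inverse is the same operation with $v,v'$ exchanged). Hence the conditional expectations of $X$ given the two choices differ by at most $2$: each martingale difference lies, given the past, in an interval of length at most $2$. Azuma–Hoeffding gives $2\exp\big(-2t^2/(4\cdot N'/2)\big)=2e^{-t^2/N'}$.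 Finally $\mathbb E|X-\mathbb EX|\le\int_0^\infty2e^{-t^2/N'}dt=\sqrt{\pi N'}$, and $\pi<4$. $\square$

## 4. Counting pairs by type, and the price of deleting crossing pairs

To compare one pairing on $V_1\sqcup V_2$ with two separate pairings, we record how many pairs lie where.

Let $V=V_1\sqcup V_2$, $|V_i|=n_i\ge1$, $n=n_1+n_2$, $W_i=V_i\times[d]$, $N_i=dn_i$, $N=dn$, and fix a nonempty $\Omega\subset[r]^V$. Let
$$D=\{(a,b,c)\in\mathbb Z_{\ge0}^3:\ 2a+c\le N_1,\ 2b+c\le N_2\}.$$
For $x=(a,b,c)\in D$ let $\mathbf P_x$ be uniform among the pairings with exactly $a$ pairs inside $W_1$, $b$ pairs inside $W_2$, and $c$ *crossing* pairs between $W_1$ and $W_2$. Put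
$$M(x)=\mathbb E\,M_\Omega(\mathbf P_x)\in[0,N/2],\qquad \ell_1(x)=N_1-2a-c,\qquad\ell_2(x)=N_2-2b-c.$$
So $\ell_i(x)$ is the number of unmatched half-edges in $W_i$. Let $e_1,e_2,e_3$ be the unit vectors. In the example $V_1=\{1\}$, $V_2=\{2\}$, $d=2$, with all $2$-colorings allowed, $M(1,1,0)=0$ (two loops) and $M(0,0,2)=2$ (a double edge).

**Fact 6 (one random pair at a time).** Adding to $\mathbf P_x$ a uniformly random pair of unmatched half-edges of $W_1$ (respectively of $W_2$; respectively one from each) yields $\mathbf P_{x+e_1}$ (respectively $\mathbf P_{x+e_2}$; $\mathbf P_{x+e_3}$), whenever the target index lies in $D$.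

Indeed the number of possible extensions is $\binom{\ell_1(x)}2$, $\binom{\ell_2(x)}2$ or $\ell_1(x)\ell_2(x)$, which depends only on $x$. Each target pairing arises from the same number of base pairings, namely $a+1$, $b+1$ or $c+1$: choose which pair of that type was added last.

**Fact 7 (dependence on the counts).** For $x,x'\in D$, $M(x)-M(x')\le\|(x-x')_+\|_1$, where $(\cdot)_+$ is the coordinatewise positive part. In particular $|M(x)-M(x')|\le\|x-x'\|_1$.

Indeed let $y=x\wedge x'$ be the coordinatewise minimum. The set $D$ is closed under decreasing coordinates, so $y$ and all integer points between $y$ and $x$, or between $y$ and $x'$, lie in $D$. By Facts 3 and 6 each unit step upward raises $M$ by an amount in $[0,1]$. So $M(y)\le M(x')$ and $M(x)-M(y)\le\|x-y\|_1=\|(x-x')_+\|_1$.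

**Where the naive gluing stops.** Take $\Omega=\Omega_1\times\Omega_2$. Without crossing pairs the maximum over $\Omega$ splits into two separate maxima. So to prove (2) one would delete the $c$ crossing pairs and fill the freed half-edges inside each part. With Fact 7 as the only tool, for even $c$,
$$M(a,b,c)\ \ge\ M(a,b,0)\ \ge\ M\big(a+\tfrac c2,b+\tfrac c2,0\big)-c.$$
For two equal parts, $\mathbf P_n$ has about $N_1N_2/N=N/4$ crossing pairs, so the loss is about $dn/4$: linear in $n$, hence useless. Fact 7 charges up to $1$ per crossing pair. We need an exchange of one crossing pair for an inside pair that costs only $o(1)$ in expectation.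

## 5. Vertices that every optimal coloring merges

Which added pairs fail to raise the maximum? By Fact 3 those whose endpoints receive equal colors in *every* optimal coloring. This is an equivalence relation, and that turns the comparison of inside pairs with crossing pairs into an inequality between quadratic forms.

**Definition.** Given $P$ and $\Omega$, write $u\sim v$ if $\sigma(u)=\sigma(v)$ for every optimal $\sigma\in\Omega$.

It is an equivalence relation, being an intersection of the relations "$\sigma(u)=\sigma(v)$". By Fact 3, adding a pair with endpoints $u,v$ raises $M_\Omega$ by exactly $\mathbf 1[u\not\sim v]$.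

**Example.** Let $V=\{u,v,w,z\}$, let $P$ be the path $u-v-w$, and let $\Omega$ be all $2$-colorings. The optimal colorings separate $v$ from $u$ and from $w$, and $z$ is free. The classes are $\{u,w\},\{v\},\{z\}$: adding $uw$ gains nothing, adding $vz$ gains $1$, and adding a second copy of $uv$ gains $1$. If instead $\Omega$ consists of the bisections, the only optimal coloring up to swapping is $\{u,w\}\,|\,\{v,z\}$, so also $v\sim z$, and adding $vz$ gains nothing. The relation depends on $\Omega$; the argument below never asks what $\Omega$ is.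

**Lemma 8 (exchange).** Let $\ell\ge2$ be an integer and let $x\in D$ with $\ell_1(x),\ell_2(x)\ge\ell$. Then
$$M(x+e_3)\ \ge\ \tfrac12\big(M(x+e_1)+M(x+e_2)\big)-\frac1{\ell-1}. \tag{3}$$

*Proof.* Since $\ell\ge2$, all three points lie in $D$. Condition on $P=\mathbf P_x$, with its equivalence classes $\kappa$. Put $\ell_i=\ell_i(x)$, let $m_i(\kappa)$ be the number of unmatched half-edges of $W_i$ at vertices of $\kappa$, and set
$$q_i(\kappa)=\frac{m_i(\kappa)}{\ell_i},\qquad s_i=\sum_\kappa q_i(\kappa)^2\le1 .$$

*The crossing pair.* A uniform crossing pair of unmatched half-edges has equivalent endpoints with probability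
$$\sum_\kappa q_1(\kappa)q_2(\kappa)\le\tfrac12(s_1+s_2),$$
because $2q_1q_2\le q_1^2+q_2^2$.

*The inside pairs.* A uniform pair of distinct unmatched half-edges of $W_i$ has equivalent endpoints with probability
$$y_i=\sum_\kappa\frac{m_i(\kappa)(m_i(\kappa)-1)}{\ell_i(\ell_i-1)}=\frac{\ell_i^2s_i-\ell_i}{\ell_i(\ell_i-1)}=\frac{\ell_is_i-1}{\ell_i-1}=s_i-\frac{1-s_i}{\ell_i-1}\ \ge\ s_i-\frac1{\ell-1}.$$
(A pair at a single vertex is a loop; it has equivalent endpoints and gains nothing, consistently.)

*Comparison.* The conditional expected gain from the crossing pair is at least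
$$1-\tfrac12(s_1+s_2)\ \ge\ 1-\tfrac12(y_1+y_2)-\tfrac1{\ell-1}=\tfrac12(1-y_1)+\tfrac12(1-y_2)-\tfrac1{\ell-1},$$
and $1-y_1,1-y_2$ are the conditional expected gains from the two kinds of inside pairs. Add $M_\Omega(P)$ to both sides, take expectations over $P$, and use Fact 6. $\square$

The error comes from sampling without replacement, and its order is right. Take $d=1$, $n_1=n_2=r=\ell$, and $\Omega=\{\sigma\}$ with $\sigma$ injective on each of $V_1,V_2$. At $x=0$ every inside pair is cut, so $M(e_1)=M(e_2)=1$, while a crossing pair is cut with probability $1-\frac1\ell$, so $M(e_3)=1-\frac1\ell$. Therefore we shall exchange pairs only while many half-edges are free on both sides.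

## 6. Exchanging crossing pairs along a random walk

Now we use (3) $k$ times in a row. The right side of (3) is an average over a fair choice between an inside pair in $W_1$ and one in $W_2$. So repeated exchanges perform a simple random walk, and we must make sure that neither side runs out of free half-edges.

**Lemma 9.** Let $\ell\ge2$, $h\ge1$, $k\ge1$ be integers and $a,b,c\ge0$ integers with $N_1-2a-c-k\ge\ell+h$ and $N_2-2b-c-k\ge\ell+h$. Then
$$M(a,b,c+k)\ \ge\ M\big(a+\lfloor\tfrac k2\rfloor,\ b+\lceil\tfrac k2\rceil,\ c\big)-\frac k{\ell-1}-\tfrac12\sqrt k-\tfrac12-2Ne^{-h^2/(2k)} .$$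

*Proof.* **Step 1: the walk.** This step sets up a process to which (3) applies at each time. Let $S_t$ be simple random walk from $0$, with $i_t$ up-steps and $j_t=t-i_t$ down-steps by time $t$, so $S_t=i_t-j_t$. Let
$$\tau=\min\{t:|S_t|\ge h\},\qquad T=\min(\tau,k),\qquad Z_t=(a+i_t,\ b+j_t,\ c+k-t).$$
For $t<T$ put $x=Z_t-e_3=(a+i_t,b+j_t,c+k-t-1)$. Its last coordinate is at least $c\ge0$. As $2i_t=t+S_t$ and $2j_t=t-S_t$,
$$\ell_1(x)=(N_1-2a-c-k)+1-S_t,\qquad\ell_2(x)=(N_2-2b-c-k)+1+S_t .$$
Since $t<\tau$ we have $|S_t|\le h-1$, so both numbers are at least $\ell$, and $x\in D$. Moreover $Z_t=x+e_3$, while $Z_{t+1}$ is $x+e_1$ or $x+e_2$ with probability $\frac12$ each.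

**Step 2: add up the exchanges.** Here we bound the loss from the exchanges. By Lemma 8, $M(Z_t)\ge\mathbb E[M(Z_{t+1})\mid\mathcal F_t]-\frac1{\ell-1}$ whenever $t<T$, where $\mathcal F_t$ is the history of the walk up to time $t$. Hence $\mathbb E\,M(Z_{(t+1)\wedge T})-\mathbb E\,M(Z_{t\wedge T})\le\frac1{\ell-1}$ for every $0\le t<k$, and summing,
$$M(a,b,c+k)=M(Z_0)\ \ge\ \mathbb E\,M(Z_T)-\frac k{\ell-1}.$$

**Step 3: the end point.** Now we replace the random $Z_T$ by $x^*=(a+\lfloor\frac k2\rfloor,b+\lceil\frac k2\rceil,c)$. It lies in $D$, since $2\lceil\frac k2\rceil\le k+1$ and $\ell+h\ge1$. On $\{\tau>k\}$ we have $Z_T=(a+i_k,b+k-i_k,c)$, and since $k-\lceil\frac k2\rceil=\lfloor\frac k2\rfloor$, the first two coordinates of $x^*-Z_T$ are opposite numbers. Fact 7 gives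
$$M(Z_T)\ge M(x^*)-\big|i_k-\lfloor\tfrac k2\rfloor\big|\ge M(x^*)-\tfrac12|S_k|-\tfrac12 .$$
On $\{\tau\le k\}$ we use $M(Z_T)\ge0\ge M(x^*)-\frac N2$. Finally $\mathbb E|S_k|\le(\mathbb ES_k^2)^{1/2}=\sqrt k$. By symmetry, the reflection principle and Hoeffding's inequality,
$$\mathbb P(\tau\le k)\le2\,\mathbb P\big(\max_{t\le k}S_t\ge h\big)\le4\,\mathbb P(S_k\ge h)\le4e^{-h^2/(2k)} .$$
So the event $\{\tau\le k\}$ costs at most $\frac N2\cdot4e^{-h^2/(2k)}$. Combine with Step 2. $\square$

## 7. Superadditivity for arbitrary product sets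

**Proposition 10.** There is $C=C(d)$ such that, if $\frac12\le n_1/n_2\le2$, $n=n_1+n_2$, and $\Omega_i\subset[r]^{V_i}$ are arbitrary nonempty sets, then
$$F_n(\Omega_1\times\Omega_2)\ \ge\ F_{n_1}(\Omega_1)+F_{n_2}(\Omega_2)-Cn^{2/3}.$$

*Proof.* For $n<n_0(d)$ the right side is at most $\frac{dn}2-Cn^{2/3}\le0$ once $C\ge\frac d2n_0^{1/3}$. So let $n\ge n_0(d)$, with $n_0(d)$ large. Put $\Omega=\Omega_1\times\Omega_2$ and
$$\ell=h=\lceil n^{2/3}\rceil+1,\quad L=\ell+h,\quad c^*=\Big\lfloor\frac{N_1N_2}N\Big\rfloor,\quad a=\Big\lfloor\frac{N_1-c^*}2\Big\rfloor-L,\quad b=\Big\lfloor\frac{N_2-c^*}2\Big\rfloor-L .$$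
The point $(a,b,c^*)$ has a typical number of crossing pairs, but some inside pairs are removed so that at least $2L$ half-edges stay free on each side. The ratio condition gives $N_i\ge N/3$. So $N_1N_2/N\ge\frac29N$, and $1\le c^*\le N/4$ for large $n$. Also $N_i-c^*\ge N_i-\frac{N_1N_2}N=\frac{N_i^2}N\ge\frac{dn}9$, so $a,b\ge0$ for large $n$; and $N_1-2a-c^*\ge2L$, $N_2-2b-c^*\ge2L$.

**Step 1: from $\mathbf P_n$ to $(a,b,c^*)$.** This step fixes the random counts at the cost of order $n^{2/3}$. Let $(A,B,C_\times)$ be the numbers of pairs of $\mathbf P_n$ inside $W_1$, inside $W_2$, and crossing. A pairing is maximal exactly when it has $\lfloor N/2\rfloor$ pairs, so given its counts $\mathbf P_n$ is distributed as $\mathbf P_{(A,B,C_\times)}$, and $F_n(\Omega)=\mathbb E\,M(A,B,C_\times)$.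

Each of the $N_1N_2$ possible crossing pairs is present with probability $\frac1{N-1}$ if $N$ is even, and $\frac1N$ if $N$ is odd (add the dummy half-edge). Since $\frac{N_1N_2}{N-1}-\frac{N_1N_2}N=\frac{N_1N_2}{N(N-1)}\le\frac N{4(N-1)}\le1$, we get $\frac{N_1N_2}N\le\mathbb EC_\times\le\frac{N_1N_2}N+1$, hence $|\mathbb EC_\times-c^*|\le2$. By Lemma 5, $\mathbb E|C_\times-c^*|\le2\sqrt{N+1}+2$. Since $N_1-2A-C_\times\in\{0,1\}$, we have $A=\lfloor\frac{N_1-C_\times}2\rfloor$, so $|A-a|\le\frac12|C_\times-c^*|+\frac12+L$, and likewise for $|B-b|$. Fact 7 yields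
$$F_n(\Omega)\ \ge\ M(a,b,c^*)-\mathbb E\big[2|C_\times-c^*|+1+2L\big]\ \ge\ M(a,b,c^*)-Cn^{2/3}.$$

**Step 2: exchange all crossing pairs.** This is the step that the naive gluing could not afford. Apply Lemma 9 with $c=0$ and $k=c^*$; its hypothesis holds since $2L\ge\ell+h$. As $\ell-1\ge n^{2/3}$, $c^*\le\frac{dn}4$ and $h^2/(2c^*)\ge n^{4/3}/(dn/2)=2n^{1/3}/d$,
$$M(a,b,c^*)\ \ge\ M\big(a+\lfloor\tfrac{c^*}2\rfloor,b+\lceil\tfrac{c^*}2\rceil,0\big)-\frac{dn/4}{n^{2/3}}-\sqrt{dn}-1-2dn\,e^{-2n^{1/3}/d}.$$
The subtracted terms are at most $Cn^{2/3}$ in total.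

**Step 3: fill up each side and split.** Now no crossing pairs are left, and we restore the inside pairs removed at the start. The numbers $\lfloor\frac{N_1-c^*}2\rfloor+\lfloor\frac{c^*}2\rfloor$ and $\lfloor\frac{N_1}2\rfloor$ differ by at most $1$, so $a+\lfloor\frac{c^*}2\rfloor$ is within $L+2$ of $\lfloor\frac{N_1}2\rfloor$; in the same way $b+\lceil\frac{c^*}2\rceil$ is within $L+2$ of $\lfloor\frac{N_2}2\rfloor$. By Fact 7,
$$M\big(a+\lfloor\tfrac{c^*}2\rfloor,b+\lceil\tfrac{c^*}2\rceil,0\big)\ \ge\ M\big(\lfloor\tfrac{N_1}2\rfloor,\lfloor\tfrac{N_2}2\rfloor,0\big)-2L-4 .$$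
The pairing $\mathbf P_{(\lfloor N_1/2\rfloor,\lfloor N_2/2\rfloor,0)}$ consists of independent uniform maximal pairings of $W_1$ and $W_2$, and for $(\sigma_1,\sigma_2)\in\Omega_1\times\Omega_2$ its cut is the sum of a cut depending on $\sigma_1$ and one depending on $\sigma_2$. So the maximum over the product splits, and
$$M\big(\lfloor\tfrac{N_1}2\rfloor,\lfloor\tfrac{N_2}2\rfloor,0\big)=F_{n_1}(\Omega_1)+F_{n_2}(\Omega_2).$$
Combine the three steps. $\square$

Because $\Omega_{n_1}(k)\times\Omega_{n_2}(k')\subset\Omega_{n_1+n_2}(k+k')$, which is (1) in general form, Proposition 10 gives for $\frac12\le n_1/n_2\le2$ and $n=n_1+n_2$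
$$g_n(k+k')\ \ge\ g_{n_1}(k)+g_{n_2}(k')-Cn^{2/3}\qquad(k\in K_{n_1},\ k'\in K_{n_2}). \tag{4}$$
For $r=2$, $n_1=n_2=m$ and $k'$ the reversal of $k$, this is (2).

## 8. The cut profile is concave

It remains to pass to the limit. We need one lemma about adding a single vertex, since (4) only relates special sizes.

**Lemma 11.** For $k\in K_{n+1}$ and $k'\in K_n$, $|g_{n+1}(k)-g_n(k')|\le2d+\frac d2\big(\|k-k'\|_1+1\big)$.

*Proof.* **Step 1: delete vertex $n+1$.** We compare $\mathbf P_n$ with what remains of $P=\mathbf P_{n+1}$. Let $Q$ be the set of pairs of $P$ inside $[n]\times[d]$, and $p=|Q|$. The half-edges of $[n]\times[d]$ not covered by $Q$ are matched to vertex $n+1$ (at most $d$ of them) or unmatched in $P$ (at most one), so $p\ge\frac{dn-d-1}2\ge\lfloor\frac{dn}2\rfloor-d$; also $p\le\lfloor\frac{dn}2\rfloor$. Given $p$, $Q$ is uniform among the $p$-pair pairings of $[n]\times[d]$, since the number of ways to extend $Q$ to a maximal pairing of $[n+1]\times[d]$ by pairs that all meet vertex $n+1$ depends only on $p$. As in Fact 6, adding to a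 uniform $p$-pair pairing a uniform pair of unmatched half-edges gives a uniform $(p+1)$-pair pairing. After at most $d$ such additions we reach $\mathbf P_n$. By Fact 3, $|\mathbb E\,M_{\Omega_n(k')}(Q)-g_n(k')|\le d$.

**Step 2: compare $Q$ with $P$.** At most $d$ pairs of $P$ meet vertex $n+1$, so at most $d$ of its pairs lie outside $Q$. Thus $0\le\mathrm{cut}_P(\sigma)-\mathrm{cut}_Q(\sigma|_{[n]})\le d$ for every $\sigma\in[r]^{[n+1]}$. Restrict an optimal $\sigma\in\Omega_{n+1}(k)$ for $P$ to $[n]$: its class sizes are $k$ minus a unit vector, at $\ell^1$-distance at most $\|k-k'\|_1+1$ from $k'$. So recoloring at most half that many vertices brings it into $\Omega_n(k')$, at cost at most $d$ each. Conversely extend an optimal $\sigma'\in\Omega_n(k')$ for $Q$ arbitrarily to $n+1$ and recolor at most $\frac12(\|k-k'\|_1+1)$ vertices to reach $\Omega_{n+1}(k)$. Both directions together give $|M_{\Omega_{n+1}(k)}(P)-M_{\Omega_n(k')}(Q)|\le d+\frac d2(\|k-k'\|_1+1)$. Take expectations and add Step 1. $\square$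

For $\alpha\in\Delta$ choose $k_n(\alpha)\in K_n$ with $|k_n(\alpha)_i-n\alpha_i|\le1$ for all $i$ (round down all $n\alpha_i$, then raise fewer than $r$ of them by $1$).

**Proposition 12.** The limit $f(\alpha)=\lim_n\frac1ng_n(k_n(\alpha))$ exists for every $\alpha\in\Delta$. The function $f:\Delta\to[0,\frac d2]$ is permutation-symmetric and concave, and it satisfies $|f(\alpha)-f(\beta)|\le\frac d2\|\alpha-\beta\|_1$. Moreover $\max_{k\in K_n}|\frac1ng_n(k)-f(k/n)|\to0$.

*Proof.* **Step 1: the limit exists.** The aim is to turn (4) into exact superadditivity. Let $u_n=g_n(k_n(\alpha))\in[0,\frac{dn}2]$. Since $\|k_{n_1}(\alpha)+k_{n_2}(\alpha)-k_{n_1+n_2}(\alpha)\|_1\le3r$, (4) and Fact 4 give a constant $C'$ with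
$$u_{n_1+n_2}\ge u_{n_1}+u_{n_2}-C'(n_1+n_2)^{2/3}\qquad\text{whenever }\tfrac12\le n_1/n_2\le2 .$$
The function $x^{2/3}+(1-x)^{2/3}-1$ is concave and symmetric about $\frac12$, so on $[\frac13,\frac23]$ it is at least its value at the ends, $\kappa=(\frac13)^{2/3}+(\frac23)^{2/3}-1$. And $\kappa>0$ because $x^{2/3}>x$ on $(0,1)$. So $n_1^{2/3}+n_2^{2/3}\ge(1+\kappa)n^{2/3}$ for $n=n_1+n_2$ with ratio in $[\frac12,2]$. Put $b_n=u_n-\frac{C'}\kappa n^{2/3}$. Then
$$b_n\ \ge\ u_{n_1}+u_{n_2}-\tfrac{C'}\kappa(1+\kappa)n^{2/3}\ \ge\ u_{n_1}+u_{n_2}-\tfrac{C'}\kappa\big(n_1^{2/3}+n_2^{2/3}\big)=b_{n_1}+b_{n_2}.$$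
By induction on $q$, splitting $q=\lceil\frac q2\rceil+\lfloor\frac q2\rfloor$ (ratio at most $2$ for $q\ge2$), we get $b_{qm}\ge q\,b_m$. By Lemma 11, with $\|k_{n+1}(\alpha)-k_n(\alpha)\|_1\le2r+1$, we have $|u_{n+1}-u_n|\le C$. For $n=qm+s$ with $q\ge1$ and $0\le s<m$,
$$u_n\ge u_{qm}-Cm\ge b_{qm}-Cm\ge q\,b_m-Cm .$$
Divide by $n$ and let $n\to\infty$ with $m$ fixed: $q/n\to1/m$, so $\liminf_nu_n/n\ge b_m/m$ for every $m$. Hence $\liminf_nu_n/n\ge\limsup_mb_m/m=\limsup_mu_m/m$, because $m^{2/3}/m\to0$. So the limit exists; it lies in $[0,\frac d2]$, and by Fact 4 it does not depend on the choice of $k_n(\alpha)$.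

**Step 2: Lipschitz bound and symmetry.** These pass from $g_n$ to $f$. Since $\|k_n(\alpha)-k_n(\beta)\|_1\le n\|\alpha-\beta\|_1+2r$, Fact 4 divided by $n$ gives the Lipschitz bound. Renaming the colors by a permutation $\pi$ gives $g_n(\pi k)=g_n(k)$, and $\|\pi k_n(\alpha)-k_n(\pi\alpha)\|_1\le2r$, so $f(\pi\alpha)=f(\alpha)$ by Fact 4.

**Step 3: concavity.** Here the product sets of (1) do their work. Take $n_1=n_2=n$, $k=k_n(\alpha)$, $k'=k_n(\beta)$ in (4). As $\|k+k'-k_{2n}(\frac{\alpha+\beta}2)\|_1\le3r$, Fact 4 gives
$$g_{2n}\big(k_{2n}(\tfrac{\alpha+\beta}2)\big)\ \ge\ g_n(k_n(\alpha))+g_n(k_n(\beta))-Cn^{2/3}.$$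
Divide by $2n$ and let $n\to\infty$: $f(\frac{\alpha+\beta}2)\ge\frac12(f(\alpha)+f(\beta))$. A continuous midpoint-concave function is concave.

**Step 4: uniformity.** We upgrade pointwise convergence. Given $\varepsilon>0$, choose a finite set $B\subset\Delta$ such that every point of $\Delta$ is within $\ell^1$-distance $\varepsilon$ of $B$. For $k\in K_n$ pick $\beta\in B$ with $\|k/n-\beta\|_1\le\varepsilon$. Then $\|k-k_n(\beta)\|_1\le\varepsilon n+r$, so
$$\big|\tfrac1ng_n(k)-f(\tfrac kn)\big|\ \le\ \tfrac d2\big(\varepsilon+\tfrac rn\big)+\max_{\beta\in B}\big|\tfrac1ng_n(k_n(\beta))-f(\beta)\big|+\tfrac d2\varepsilon .$$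
The middle term tends to $0$ as $B$ is finite. So the limsup of the maximum over $k$ is at most $d\varepsilon$, for every $\varepsilon>0$. $\square$

**The balanced point is a maximizer.** Let $\bar\alpha=(\frac1r,\dots,\frac1r)$. Averaging $\alpha\in\Delta$ over all permutations gives $\bar\alpha$, so concavity and symmetry give $f(\bar\alpha)\ge\frac1{r!}\sum_\pi f(\pi\alpha)=f(\alpha)$. Hence
$$f(\bar\alpha)=\max_\Delta f. \tag{5}$$

**Proposition 13.** As $n\to\infty$,
$$\tfrac1n\,\mathbb E\max_\sigma\mathrm{cut}_{\mathbf P_n}(\sigma)\to\max_\Delta f=f(\bar\alpha),\qquad \tfrac1n\,g_n(k_n(\bar\alpha))\to f(\bar\alpha). \tag{6}$$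

*Proof.* The second limit is the definition of $f$. For the first we must exchange the expectation with a maximum over class sizes. Let $Y=\max_{k\in K_n}|M_{\Omega_n(k)}(\mathbf P_n)-g_n(k)|$. As $|K_n|\le(n+1)^r$, Lemma 5 gives $\mathbb P(Y\ge t)\le2(n+1)^re^{-t^2/N'}$. With $t_0=\sqrt{rN'\log(n+1)}$ and $(t_0+s)^2\ge t_0^2+s^2$,
$$\mathbb E\,Y\le t_0+\int_0^\infty2e^{-s^2/N'}ds=t_0+\sqrt{\pi N'}\le C\sqrt{n\log(n+1)} .$$
Now $\max_\sigma\mathrm{cut}_{\mathbf P_n}(\sigma)=\max_kM_{\Omega_n(k)}(\mathbf P_n)$, whose expectation differs from $\max_kg_n(k)$ by at most $\mathbb E\,Y=o(n)$. By Proposition 12 and the continuity of $f$, $\frac1n\max_kg_n(k)\to\max_\Delta f$. Use (5). $\square$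

## 9. From pairings to simple graphs

Let $nd$ be even and let $\mathcal S$ be the event that the multigraph of $\mathbf P_n$ has no loops and no parallel edges. Each simple $d$-regular graph on $[n]$ comes from exactly $(d!)^n$ pairings, so conditioned on $\mathcal S$ the graph of $\mathbf P_n$ is distributed as $G_d$. Moreover $\mathbb P(\mathcal S)\to e^{-(d^2-1)/4}>0$ (Bender–Canfield 1978; Bollobás 1980).

**Fact 14 (transfer).** For $X=M_\Omega(\mathbf P_n)$ with any $\Omega$, for $n\ge n_0(d)$ with $nd$ even and $t\ge0$,
$$\big|\mathbb E[X\mid\mathcal S]-\mathbb EX\big|\le\frac{\mathbb E|X-\mathbb EX|}{\mathbb P(\mathcal S)}\le C\sqrt n,\qquad \mathbb P\big(|X-\mathbb EX|\ge t\mid\mathcal S\big)\le\frac{2e^{-t^2/(nd)}}{\mathbb P(\mathcal S)}, \tag{7}$$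
uniformly in $\Omega$.

Indeed $\mathbb E[X\mid\mathcal S]-\mathbb EX=\mathbb E[(X-\mathbb EX)\mathbf 1_{\mathcal S}]/\mathbb P(\mathcal S)$, and a conditional probability given $\mathcal S$ is at most the probability divided by $\mathbb P(\mathcal S)$. Lemma 5 with $N'=nd$ does the rest.

**Proof of Theorem 1.** Let $r=2$ and $n$ even. Then $\mathrm{MaxCut}$ is $M_\Omega$ with $\Omega=[2]^{[n]}$, and $\mathrm{MaxBis}$ is $M_\Omega$ with $\Omega=\Omega_n(\frac n2,\frac n2)$. By (7) their expectations under $G_d$ and under $\mathbf P_n$ differ by $O(\sqrt n)$. By (6), and by Fact 4 in case the chosen $k_n(\frac12,\frac12)$ is not $(\frac n2,\frac n2)$, both expectations divided by $n$ converge to $f(\frac12,\frac12)$. $\blacksquare$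

**Proof of Theorem 2, part 1.** Proposition 12 gives the function $f$ and uniform convergence for $\mathbf P_n$. By (7), which is uniform in $\Omega$, the expectations change by $O(\sqrt n)$ when $\mathbf P_n$ is replaced by $G_d$. The unrestricted maximum is handled by (5), (6) and (7). A balanced class-size vector is within $\ell^1$-distance $r$ of $n\bar\alpha$, hence within $2r$ of $k_n(\bar\alpha)$. So by Fact 4 the maximum over balanced colorings differs from the maximum over $\Omega_n(k_n(\bar\alpha))$ by at most $dr$, and divided by $n$ its expectation also converges to $f(\bar\alpha)$. $\blacksquare$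

**Proof of Theorem 2, part 2.** By (6) and Fact 4, for large even $n$ the expectations of $\mathrm{MaxCut}$ and $\mathrm{MaxBis}$ under $\mathbf P_n$ differ by at most $\varepsilon n/3$. If $\mathrm{MaxCut}-\mathrm{MaxBis}\ge\varepsilon n$, the two deviations from these expectations add up to at least $2\varepsilon n/3$, so one of them is at least $\varepsilon n/3$. By (7) this has probability at most $\frac4{\mathbb P(\mathcal S)}e^{-\varepsilon^2n/(9d)}$ for $G_d$. Since $\mathbb P(\mathcal S)$ is bounded below for large $n$, any $c<\varepsilon^2/(9d)$ works with a suitable $n_0$. $\blacksquare$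

## 10. The linear piece of the profile and independent sets

**Proof of Theorem 2, part 3.** Let $r=2$.

**Step 1: shape of $f$.** We collect what concavity gives. Concavity and $f(\alpha)=f(1-\alpha)$ are in Proposition 12. If $0\le\alpha<\beta\le\frac12$, then $\beta$ is a convex combination of $\alpha$ and $1-\alpha$, where $f$ takes equal values, so $f(\beta)\ge f(\alpha)$. Since $\mathrm{cut}(S)\le d|S|$, we have $f(\alpha)\le d\alpha$, and $f(0)=0$. The set $\{\alpha:f(\alpha)=d\alpha\}$ is closed and contains $0$. If it contains $\alpha_0>0$, then for $0\le\alpha\le\alpha_0$ concavity and $f(0)=0$ give $f(\alpha)\ge\frac\alpha{\alpha_0}f(\alpha_0)=d\alpha$, so it contains $[0,\alpha_0]$. Hence it equals $[0,i_d]$ for some $i_d$.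

**Step 2: $I(G_d)$ is not much larger than $i_dn$.** An independent set of size $k$ has cut exactly $dk$, so a large one would beat the profile. Let $\varepsilon>0$. If $\varepsilon>1-i_d$, the event $I(G_d)\ge(i_d+\varepsilon)n$ is empty. Otherwise let $k=\lfloor(i_d+\varepsilon)n\rfloor$. If $I(G_d)\ge(i_d+\varepsilon)n$, there is an independent $S$ with $|S|=k$ and $\mathrm{cut}(S)=dk$. But $\frac1n\mathbb E\max_{|S|=k}\mathrm{cut}(S)\to f(i_d+\varepsilon)<d(i_d+\varepsilon)$ (under $\mathbf P_n$ and $G_d$ alike), so the maximum would exceed its expectation by a positive multiple of $n$. By (7) the probability tends to $0$.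

**Step 3: $I(G_d)$ is not much smaller.** Conversely, a set of cut nearly $d|S|$ is nearly independent. Let $k=\lfloor i_dn\rfloor$ and $\varepsilon>0$. Since $\frac1n\mathbb E\max_{|S|=k}\mathrm{cut}(S)\to f(i_d)=di_d$, (7) shows that with probability $1-o(1)$ there is $S$ with $|S|=k$ and $\mathrm{cut}(S)\ge dk-\varepsilon n$. As $\mathrm{cut}(S)=d|S|-2e(S)$, the set $S$ spans at most $\varepsilon n/2$ edges. Deleting one endpoint of each leaves an independent set of size at least $k-\varepsilon n/2$.

By Steps 2 and 3, $I(G_d)/n\to i_d$ in probability; since $0\le I(G_d)/n\le1$, also in expectation. $\blacksquare$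

**Remark.** Nothing above says that $\frac12$ is the *only* maximizer of $f$. Whenever $i_d>0$, $f$ is linear on $[0,i_d]$, so it is not strictly concave, and uniqueness does not follow from strict concavity. The proof of Theorem 1 does not need it: it never shows that maximum cuts are nearly balanced, only that some balanced cut is nearly maximum.
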